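\title{Nonshellable complete simplicial fans}

\begin{abstract}
A complete simplicial fan in $\mathbb{R}^n$ defines a simplicial complex whose vertices are the rays of the fan. We show that this complex is shellable for every such fan if and only if $n\le 3$. For every $n\ge4$ and $M\ge1$ we construct a rational complete simplicial fan in $\mathbb{R}^n$ such that in every linear order of its maximal cones the shelling condition fails at least $M$ times. The obstruction is a count. We place in the fan many disjoint triangulated balls, each of which a shelling can enter only at the moment when it meets one of a prescribed set of vertices for the first time, and we arrange that there are more balls than prescribed vertices.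
\end{abstract}

\section{The question and the answer}\label{sec:intro}

For a set $A\subseteq\mathbb{R}^n$ let $\operatorname{pos}A$ be the set of all finite linear combinations of points of $A$ with nonnegative coefficients. A \emph{simplicial cone} is a set
\[
\operatorname{pos}\{v_1,\dots,v_r\}=\{\alpha_1v_1+\dots+\alpha_rv_r:\alpha_1,\dots,\alpha_r\ge0\}
\]
with $v_1,\dots,v_r$ linearly independent. Its \emph{faces} are the cones spanned by subsets of $\{v_1,\dots,v_r\}$, and the empty subset gives the face $\{0\}$. A simplicial cone $\sigma$ is strongly convex, $\sigma\cap-\sigma=\{0\}$, because $\sum\alpha_iv_i=-\sum\beta_iv_i$ forces $\alpha_i+\beta_i=0$ for all $i$. A \emph{simplicial fan} $\Sigma$ in $\mathbb{R}^n$ is a finite set of simplicial cones that contains all faces of its members and in which any two members intersect in a common face. It is \emph{complete} if its cones cover $\mathbb{R}^n$, and \emph{rational} if each of its rays is spanned by a vector of $\mathbb{Q}^n$.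

The simplicial complex $\Delta(\Sigma)$ has one vertex for each ray of $\Sigma$, and a set of vertices is a simplex when the corresponding rays span a cone of $\Sigma$. We identify a cone of dimension $r$ with the simplex formed by its $r$ rays, and $\{0\}$ with the empty simplex. The maximal cones of a complete fan have dimension $n$ (Lemma~\ref{lem:local}); we call them \emph{facets}, and we call the cones of dimension $n-1$ \emph{walls}. Intersecting all cones with the unit sphere shows that $\Delta(\Sigma)$ is a triangulation of the sphere $S^{n-1}$.

\begin{definition}\label{def:shelling}
Let $\tau_1,\dots,\tau_t$ be a linear order of the facets of a complete simplicial fan $\Sigma$ in $\mathbb{R}^n$. A face of $\tau_j$ is \emph{old} if it is contained in $\bigcup_{i<j}\tau_i$. An index $j\ge2$ is \emph{good} if the complex of old faces of $\tau_j$ is pure of codimension one, that is, if every old face of $\tau_j$ is contained in an old face of dimension $n-1$. The order is a \emph{shelling} if every index $j\ge2$ is good, and $\Delta(\Sigma)$ is \emph{shellable} if it has a shelling.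
\end{definition}

A shelling assembles the sphere one facet at a time, and each new facet is glued to the part already built along a union of walls and nowhere else. For $j\ge 2$ the face $\{0\}$ is old, so a good facet has at least one old wall. In the fan of the four quadrants of $\mathbb{R}^2$, the cyclic order is a shelling, while an order that begins with two opposite quadrants is not, since these share only $\{0\}$. In $\mathbb{R}^3$ a second kind of failure appears: the new facet may have exactly one old wall and, in addition, an old ray outside this wall. The proof below rests on this second kind of failure.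

\medskip
\noindent\emph{Is $\Delta(\Sigma)$ shellable for every complete simplicial fan $\Sigma$ in $\mathbb{R}^n$?}
\medskip

The question is posed in \cite{question}, and Kleinschmidt and Onn describe it as an open problem. One would guess that the answer is yes. If $\Sigma$ consists of the cones over the faces of a simplicial convex polytope, a generic linear function orders the facets into a shelling (Proposition~\ref{prop:polytope}). For a general fan, choosing a point on each ray yields a polyhedral sphere that every ray from the origin meets exactly once, and such a sphere looks like a dented boundary of a polytope. In low dimensions the guess is right; from dimension four on it is wrong, and by an arbitrarily large margin.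

\begin{theorem}\label{thm:main}
\begin{enumerate}
\item[(a)] For all $n\ge4$ and $M\ge1$ there is a complete simplicial fan $\Sigma$ in $\mathbb{R}^n$ with strongly convex cones, which may be taken rational, such that in every linear order of its maximal cones at least $M$ indices $j\ge2$ are not good. In particular $\Delta(\Sigma)$ is not shellable.
\item[(b)] For $n\le3$, the complex $\Delta(\Sigma)$ is shellable for every complete simplicial fan $\Sigma$ in $\mathbb{R}^n$.
\end{enumerate}
\end{theorem}

Thus $\Delta(\Sigma)$ is shellable for all complete simplicial fans in $\mathbb{R}^n$ if and only if $n\le3$.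

Part (b) is proved in Section~\ref{sec:low}. Section~\ref{sec:cores} introduces the obstruction for part (a): sets of facets, called cores, that behave like locked rooms whose keys are vertices, each key working only once. The rest of the paper builds a fan in $\mathbb{R}^4$ with more rooms than keys. Section~\ref{sec:gluing} gives a local criterion for a family of simplices to fit together. Section~\ref{sec:ball} uses it to construct one room, a ball of $59$ tetrahedra in $\mathbb{R}^3$ whose keys are the four vertices of a given tetrahedron, and Section~\ref{sec:collar} surrounds the ball by a thin collar. Section~\ref{sec:needles} finds more tetrahedra than points in $\mathbb{R}^3$, Section~\ref{sec:assembly} assembles the fan, and Section~\ref{sec:higher} passes to higher dimensions and to rational fans.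

\section{Fans, complexes and polytopes}\label{sec:prelim}

We write $\operatorname{conv}$, $\operatorname{int}$ and $\operatorname{relint}$ for convex hull, interior and relative interior, and $x_1x_2\cdots x_r$ for the simplex with vertices $x_1,\dots,x_r$. A \emph{polyhedral complex} is a finite set $K$ of convex polytopes that contains all faces of its members and in which any two members intersect in a common face, possibly empty. It is a \emph{geometric simplicial complex} if all members are simplices. The union of the members is $|K|$, and a \emph{triangulation} of a set $X$ is a geometric simplicial complex $K$ with $|K|=X$. Every point of $|K|$ lies in the relative interior of exactly one member of $K$, and this member is a face of every member that contains the point. Two remarks shorten the verification that a family is a complex; both hold for simplicial cones as well.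
\begin{enumerate}
\item[(C1)] If any two polytopes of a finite family meet in a common face, then the family together with all faces is a complex. Indeed, if $s\cap t=H$ is a common face and $F$, $F'$ are faces of $s$, $t$, then $F\cap F'=(F\cap H)\cap(F'\cap H)$ is a face of $H$.
\item[(C2)] If $s$ and $t$ are simplices and every point of $s\cap t$ lies in some common face, then $s\cap t$ is the face spanned by all common vertices.
\end{enumerate}

\begin{lemma}\label{lem:local}
Let $\Sigma$ be a complete simplicial fan in $\mathbb{R}^n$, $n\ge1$.
\begin{enumerate}
\item[(i)] Every cone is a face of an $n$-dimensional cone. Every wall lies in exactly two facets, one on each side of its linear span.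
\item[(ii)] In an order $\tau_1,\dots,\tau_t$ of the facets, a face $F$ of $\tau_j$ is old if and only if $F$ is a face of some $\tau_i$ with $i<j$. Hence goodness depends only on the abstract complex $\Delta(\Sigma)$ and on the order.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $G\in\Sigma$ and $w\in\operatorname{relint}G$. If $\rho\in\Sigma$ contains $w$, then $\rho\cap G$ is a face of $G$ that contains a relative interior point, so $\rho\cap G=G$, and $G$ is a face of $\rho$. This proves (ii): if $F$ is old, a relative interior point of $F$ lies in some $\tau_i$ with $i<j$. For (i), the finitely many cones that do not contain $w$ are closed and miss a neighborhood $U$ of $w$, and the cones of dimension less than $n$ are nowhere dense. So the $n$-dimensional cones containing $w$ cover a dense subset of $U$, and all of them have $G$ as a face. If $G$ is a wall, each such cone lies on one side of the span of $G$, so there is at least one on each side. Two of them on the same side would have common interior points near $w$; their intersection would be an $n$-dimensional common face, and they would coincide.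
\end{proof}

Our fans arise by coning over triangulated boundaries of polytopes.

\begin{lemma}\label{lem:coning}
Let $Q\subset\mathbb{R}^n$ be a convex polytope with $0\in\operatorname{int}Q$, and let $K$ be a triangulation of $\partial Q$. Then $\{0\}$ and the cones $\operatorname{pos}s$, $s\in K$, form a complete simplicial fan whose complex is $K$.
\end{lemma}

\begin{proof}
Let $s\in K$. A relative interior point of $s$ lies in a facet of $Q$, and since $s$ lies on one side of the hyperplane of this facet, $s$ lies in the hyperplane. The hyperplane misses $0$, so the affinely independent vertices of $s$ are linearly independent. Every ray from $0$ meets $\partial Q$ in exactly one point. Hence the cones cover $\mathbb{R}^n$, and $\operatorname{pos}s\cap\operatorname{pos}s'=\operatorname{pos}(s\cap s')$.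
\end{proof}

The next proposition is not needed for Theorem~\ref{thm:main}. It explains the guess made in the introduction and shows what a counterexample has to avoid.

\begin{proposition}\label{prop:polytope}
Let $Q\subset\mathbb{R}^n$ be a convex polytope with $0\in\operatorname{int}Q$ all of whose proper faces are simplices, and let $\Sigma$ be the fan of cones over these faces. Then $\Delta(\Sigma)$ is shellable.
\end{proposition}

\begin{proof}
Let $F_1,\dots,F_t$ be the facets of $Q$, with $F_i$ in the hyperplane $\langle a_i,x\rangle=1$. We use two textbook facts. First, the $a_i$ are the vertices of the polar polytope $Q^\circ$, and $F\mapsto F^\circ=\operatorname{conv}\{a_i:F\subseteq F_i\}$ is an inclusion-reversing bijection from the faces $F\neq Q$ of $Q$ to the nonempty faces of $Q^\circ$, with $\dim F+\dim F^\circ=n-1$. Second, if a linear function on a polytope is not maximal at a vertex, it increases along some edge at that vertex. Choose $u$ such that the numbers $\langle u,a_i\rangle$ are distinct, and number the facets so that these numbers decrease. If $F$ is an old face of $F_j$, then $F^\circ$ has the vertices $a_j$ and $a_i$ for some $i<j$. So $F^\circ$ has an edge $a_ja_{k}$ with $k<j$. This edge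 is $G^\circ$ for a wall $G$ with $F\subseteq G\subseteq F_j\cap F_k$, and $G$ is old.
\end{proof}

The proof needs the vectors $a_i$ to be the distinct vertices of a polytope. The fan of Section~\ref{sec:assembly} is also a cone over the boundary of a convex polytope, but over a triangulation of it in which all the facets that matter lie in one hyperplane. By Proposition~\ref{prop:polytope}, no complex as in Theorem~\ref{thm:main}(a) is isomorphic to the boundary complex of a simplicial polytope.

\section{Dimensions up to three}\label{sec:low}

For $n=0$ there is only one cone. For $n=1$ there are two rays, and they meet in $\{0\}$, which has dimension $n-1=0$. For $n=2$ the complex $\Delta(\Sigma)$ is a cycle; in the cyclic order of the facets each new cone meets the union of its predecessors in one of its two rays, and the last cone in both.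

Let $n=3$, so that $\Delta(\Sigma)$ is a triangulation of the sphere $S^2$ whose facets are triangles and whose walls are edges. The plan is to keep the set of unused triangles a disk and to remove from it, at each step, a triangle that touches the boundary of the disk along edges only. We recall two consequences of the Jordan--Schoenflies theorem. A \emph{cycle} is a simple closed path of edges.
\begin{enumerate}
\item[(D1)] A cycle $Z$ divides $S^2$ into two open regions with boundary $Z$. The closure of each region is homeomorphic to a closed disk and is a union of triangles. The set $E$ of these triangles is called a \emph{disk}, with underlying set $|E|$ and boundary $\partial E=Z$. Each edge of $\partial E$ lies in exactly one triangle of $E$, and the union of the triangles not in $E$ meets $|E|$ exactly in $\partial E$.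
\item[(D2)] A simple path of edges that joins two distinct vertices of $\partial E$ and otherwise runs in $|E|\setminus\partial E$ cuts $E$ into two disks that meet only in the path; each is bounded by the path and one of the two arcs of $\partial E$.
\end{enumerate}
Of the two disks bounded by the three edges of a triangle $\tau$, only $\{\tau\}$ contains $\tau$. So a triangle of a disk $E\ne\{\tau\}$ has at most two edges in $\partial E$. A triangle $\tau$ of a disk $E$ is \emph{removable} if $\tau\cap\partial E$ is exactly one edge or exactly the union of two edges of $\tau$. A triangle with one edge in $\partial E$ fails to be removable precisely when the opposite vertex also lies in $\partial E$. Such a triangle cuts the disk in two, and this suggests an induction. The removable triangle found in one piece has to stay away from the cut, so we strengthen the statement by forbidding one boundary edge.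

\begin{lemma}\label{lem:removable}
Let $E$ be a disk with at least two triangles and let $f$ be an edge of $\partial E$. Then $E$ has a removable triangle that does not contain $f$.
\end{lemma}

\begin{proof}
We use induction on the number of triangles. Let $\tau_f$ be the triangle of $E$ that contains $f$. It has at most two edges in $\partial E$, and $\partial E$ has at least three edges, so some edge $ab$ of $\partial E$ is not in $\tau_f$. Let $\tau=abw$ be the triangle of $E$ on $ab$; it differs from $\tau_f$ and therefore does not contain $f$. If $w\notin\partial E$, then $\tau\cap\partial E=ab$. If $\tau$ has two edges in $\partial E$, they contain all three vertices, and $\tau\cap\partial E$ is their union. In both cases $\tau$ is removable.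

Otherwise $w\in\partial E$ and the edges $aw$, $bw$ are not in $\partial E$. The cycle $\partial E$ consists of $ab$, an arc $\alpha$ from $a$ to $w$ and an arc $\beta$ from $b$ to $w$. By (D2), the edge $aw$ cuts off the disk $E_a$ bounded by $aw$ and $\alpha$; then $bw$ cuts the remaining disk into the disk $E_b$ bounded by $bw$ and $\beta$ and a disk bounded by $ab$, $bw$, $wa$, which contains $\tau$ and so equals $\{\tau\}$. Since $f\neq ab$, we may assume by symmetry that $f\subseteq\beta$; then no triangle of $E_a$ contains $f$. If $E_a$ is a single triangle, it has exactly two edges in $\partial E$ and is removable in $E$. If not, by induction $E_a$ has a triangle $\tau'$ that is removable in $E_a$ and does not contain $aw$. Now $|E_a|\cap\partial E=\alpha$ is $\partial E_a$ minus the relative interior of $aw$, which $\tau'$ does not meet. Hence $\tau'\cap\partial E=\tau'\cap\partial E_a$, and $\tau'$ is removable in $E$.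
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(b) for $n=3$]
Let $\tau_1$ be any triangle. The remaining triangles form a disk $E$. As long as $E$ has at least two triangles, let the next triangle be a removable triangle $\tau=abw$ of $E$. By (D1) it meets the union of the earlier triangles in $\tau\cap\partial E$, that is, in one or two edges, so its index is good. If $\tau\cap\partial E=ab$, apply (D2) to the path $a,w,b$; if $\tau\cap\partial E=aw\cup wb$, apply it to the path $a,b$. In both cases one of the two pieces is bounded by the edges of $\tau$ and contains $\tau$, so the other piece $E\setminus\{\tau\}$ is again a disk. The last triangle meets the earlier ones in all three of its edges.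
\end{proof}

\section{Cores}\label{sec:cores}

Fix a set $C$ of facets and watch the moment at which an order enters $C$ for the first time. The entering facet $\tau$ can have old walls only where it borders on the complement of $C$. If it has just one such wall $G$, then $\tau$ is good only if the vertex of $\tau$ opposite to $G$ has not appeared before. A vertex appears for the first time only once.

\begin{definition}\label{def:core}
Let $\Sigma$ be a complete simplicial fan and $V^*$ a set of vertices of $\Delta(\Sigma)$. A nonempty set $C$ of facets is a \emph{core relative to $V^*$} if every $\tau\in C$ has at most one wall $G$ whose other facet is not in $C$, and if, whenever such a wall $G$ exists, the vertex of $\tau$ opposite to $G$ lies in $V^*$.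
\end{definition}

\begin{example}\label{ex:octahedron}
Let $\Sigma$ be the fan of the eight orthants of $\mathbb{R}^3$, so that $\Delta(\Sigma)$ is the boundary of the octahedron with vertices $\pm e_1,\pm e_2,\pm e_3$. Let $C$ be the band of the six facets other than $\tau^+=\{e_1,e_2,e_3\}$ and $\tau^-=\{-e_1,-e_2,-e_3\}$. The neighbors of $\{e_1,e_2,-e_3\}$ are $\tau^+$, across the wall opposite to $-e_3$, and the facets $\{-e_1,e_2,-e_3\}$ and $\{e_1,-e_2,-e_3\}$ of the band. The other five facets of the band are equivalent to this one under permutations of the coordinates and $x\mapsto-x$. So $C$ is a core relative to the set of all six vertices. In an order that begins with $\tau^+,\tau^-$ all six vertices have appeared before the band is entered, and the third index is not good: for $\tau_3=\{e_1,e_2,-e_3\}$ the only old wall is $\{e_1,e_2\}$, and the old vertex $-e_3$ is not in it. After $\tau^+$ alone the same facet is good, and it uses up the vertex $-e_3$.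
\end{example}

\begin{proposition}\label{prop:cores}
If $C_1,\dots,C_N$ are pairwise disjoint cores relative to $V^*$, then in every order of the facets at least $N-|V^*|-1$ indices $j\ge2$ are not good.
\end{proposition}

\begin{proof}
Let $\tau_{j(r)}$ be the first facet of $C_r$ in the order. The indices $j(1),\dots,j(N)$ are distinct, so at most one of them equals $1$. Suppose that $j=j(r)\ge2$ is good. Then $\tau_j$ has an old wall. If $G$ is an old wall of $\tau_j$, the other facet on $G$ precedes $\tau_j$ by Lemma~\ref{lem:local}, so it is not in $C_r$. Hence $\tau_j$ has exactly one old wall $G$, and the vertex $x_r$ of $\tau_j$ opposite to $G$ lies in $V^*$. By goodness every old face of $\tau_j$ lies in $G$, so $x_r$ is not old: $\tau_j$ is the first facet that contains $x_r$. Thus $x_r$ determines $j(r)$, and at most $|V^*|$ of the indices $j(r)\ge2$ are good.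
\end{proof}

The simplest core is the set of all facets that contain a given vertex $x$, relative to $\{x\}$: the neighbor across a wall through $x$ again contains $x$. Such cores give no obstruction, because disjoint ones have different centers and so $N\le|V^*|$. To have $N>|V^*|+1$, many cores must share their vertices of $V^*$, and a vertex can be shared by disjoint cores only if it lies on their boundaries.

\begin{remark}\label{rem:discs}
For $n=3$ this cannot happen with disks. Let a disk $E$ be a core relative to $V^*$. A single triangle is not a core, so $E$ has a removable triangle $\tau$ by Lemma~\ref{lem:removable}. As $E$ is a core, $\tau\cap\partial E$ is a single edge, and the opposite vertex lies in $V^*$ and not in $\partial E$. All triangles at this vertex belong to $E$. So disjoint cores that are disks satisfy $N\le|V^*|$.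
\end{remark}

For $n=4$ the facets are tetrahedra and the walls are triangles, and there is room for what the plane forbids: a triangulated ball in which every tetrahedron has at most one triangle on the boundary and the vertex opposite to it is always one of four vertices on the boundary.

\section{Gluing simplices along walls}\label{sec:gluing}

To show that an explicit list of simplices is a complex one would have to compare all pairs. The following lemma replaces this by a local condition on codimension-one faces and a count at a single point. A face of codimension one of an $n$-dimensional simplex or simplicial cone in $\mathbb{R}^n$ is again called a wall.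

\begin{lemma}\label{lem:gluing}
Let $n\ge2$, let $\Omega\subseteq\mathbb{R}^n$ be open and connected, and let $\mathcal{T}$ be a finite set of $n$-dimensional simplices in $\mathbb{R}^n$, or of $n$-dimensional simplicial cones in $\mathbb{R}^n$. Assume:
\begin{enumerate}
\item[$(*)$] if $H$ is a wall of a member of $\mathcal{T}$ and $\operatorname{relint}H$ meets $\Omega$, then exactly one other member has $H$ as a wall, and it lies on the other side of $H$.
\end{enumerate}
Call a point \emph{generic} if it lies on no wall of a member, and let $\nu(y)$ be the number of members that contain $y$.
\begin{enumerate}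
\item[(i)] The function $\nu$ is constant on the generic points of $\Omega$.
\item[(ii)] If this constant is $1$, then $\Omega\subseteq\bigcup\mathcal{T}$, and the interiors of distinct members have no common point in $\Omega$.
\item[(iii)] Suppose that the constant is $1$, that the interior of every member lies in $\Omega$, and that every point of $\bigcup\mathcal{T}$ has arbitrarily small open neighborhoods $U$ with $U\cap\Omega$ connected. Then any two members intersect in a common face, namely the face spanned by their common vertices or rays.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $Z$ be the union of all faces of members of dimension at most $n-2$. Removing $Z$ from a connected open set leaves it connected. Indeed, two points $y,y'$ of an open ball that are not in $Z$ are joined outside $Z$ by two segments through a third point of the ball, chosen outside the finitely many proper affine subspaces spanned by $y$ or $y'$ and a face in $Z$; and a connected open set remains connected after removal of a closed nowhere dense set that disconnects no ball.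

(i) Let $w\in\Omega\setminus Z$. A member that does not contain $w$ contributes $0$ to $\nu$ near $w$, and a member with $w$ in its interior contributes $1$. A member with $w$ on its boundary has $w$ in the relative interior of a unique wall $H$. By $(*)$ these members come in pairs on opposite sides of a common wall, and each pair contributes exactly $1$ at all generic points near $w$. So $\nu$ takes one value $\bar\nu(w)$ at all generic points near $w$. Generic points are dense, so $\bar\nu$ is locally constant on the connected set $\Omega\setminus Z$, and hence constant.

(ii) The set $\bigcup\mathcal{T}$ is closed and contains the generic points of $\Omega$, which are dense in $\Omega$. If two interiors met in $\Omega$, their intersection would contain a generic point of $\Omega$ with $\nu\ge2$.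

(iii) Let $y$ be a point of two members $\tau,\tau'$. We show that $\tau$ and $\tau'$ are joined by a chain of members in which consecutive ones share a wall through $y$. Choose an open $U\ni y$ such that $U\cap\Omega$ is connected and $U$ meets only faces that contain $y$. The set $Y=(U\cap\Omega)\setminus Z$ is connected. The members that meet $U$ are those that contain $y$. They cover $Y$ by (ii), and each of them meets $Y$, because its interior lies in $\Omega$ and meets $U$ in a nonempty open set. On these members consider the equivalence relation generated by having a common wall that contains $y$. The union of the members of a class is closed. We claim that unions of different classes are disjoint in $Y$. Let $w\in Y\cap\rho\cap\rho'$; the member $\rho'$ has interior points arbitrarily close to $w$. If $w\in\operatorname{int}\rho$, then $\rho'=\rho$ by (ii). Otherwise $w\in\operatorname{relint}H$ for a wall $H$ of $\rho$, and $y\in H$ because $H$ meets $U$. Let $\rho_1$ be the other member on $H$. Then $\rho\cup\rho_1$ is a neighborhood of $w$, so $\rho'\in\{\rho,\rho_1\}$ by (ii), and $\rho'$ is equivalent to $\rho$. Since $Y$ is connected, there is only one class.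

If two members share a wall $H\ni y$, the smallest face containing $y$ is for both of them the smallest face of $H$ containing $y$. So this face is the same along the chain, and it is a common face of $\tau$ and $\tau'$. Now (C2) applies.
\end{proof}

The value $1$ of the constant cannot be dropped: cones in $\mathbb{R}^2$ that wind twice around the origin satisfy $(*)$ with $\Omega=\mathbb{R}^2$ and have $\nu=2$. A first application is that the complex of a complete simplicial fan survives small movements of the rays.

\begin{lemma}\label{lem:perturb}
Let $\Delta$ be the complex of a complete simplicial fan in $\mathbb{R}^n$, $n\ge2$, and let $g(x)$ be a generator of the ray of the vertex $x$. If $g'(x)$ is sufficiently close to $g(x)$ for all $x$, then the cones $\operatorname{pos}g'(F)$, $F\in\Delta$, form a complete simplicial fan with complex $\Delta$.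
\end{lemma}

\begin{proof}
For $g'$ near $g$, the determinant of the generators of each facet keeps its sign, and distinct vertices give distinct rays. Apply Lemma~\ref{lem:gluing} with $\Omega=\mathbb{R}^n$ to the cones $\operatorname{pos}g'(F)$, where $F$ runs over the facets of $\Delta$. By Lemma~\ref{lem:local} each wall of $\Delta$ lies in exactly two facets, on opposite sides for $g$. The side is the sign of a determinant, so $(*)$ holds for $g'$. Fix an interior point $y$ of one cone $\operatorname{pos}g(F)$. Its coordinates in the basis $g(F)$ are positive, and for every other facet $F'$ some coordinate of $y$ in the basis $g(F')$ is negative. Both facts persist for $g'$ near $g$, so $y$ is generic and $\nu(y)=1$. Now (ii) gives completeness, and (iii) with (C1) gives a fan with complex $\Delta$.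
\end{proof}

\section{A ball of 59 tetrahedra}\label{sec:ball}

Let $\sigma=v_1v_2v_3v_4\subset\mathbb{R}^3$ be a tetrahedron with centroid $O$. We wrap $\sigma$ in $58$ very flat tetrahedra so that the result is a ball close to $\sigma$, with the $v_i$ still on its boundary, in which each boundary triangle faces one of the $v_i$.

\subsection*{Points and tetrahedra}
Every point $X\in\mathbb{R}^3$ is uniquely $X=\sum X_iv_i$ with $\sum X_i=1$; the $X_i$ are its barycentric coordinates. An arrangement $(i,j,k,l)$ of $1,2,3,4$ is \emph{even} if it is an even permutation. There are $12$ even arrangements, and an even arrangement is determined by any two of its entries together with their positions. If $(i,j,k,l)$ is even, so are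
\[
(i,l,j,k),\qquad (j,k,i,l),\qquad (k,i,j,l),\qquad (j,i,l,k),
\]
which differ from it by a $3$-cycle or by two disjoint transpositions. For $0\le\varepsilon\le\frac1{100}$ put $a=\frac9{10}+3\varepsilon$ and $q=\frac{1+\varepsilon}3$, and for $(i,j,k,l)$ even define
\[
p_{ik}=a\,v_i-2\varepsilon\,v_j+\tfrac1{10}\,v_k-\varepsilon\,v_l,\qquad c_l=q\,(v_i+v_j+v_k)-\varepsilon\,v_l .
\]
This gives $12$ points $p_{ik}$, one for each ordered pair of distinct indices, and $4$ points $c_l$. At $\varepsilon=0$ the point $p_{ik}$ lies on the edge $v_iv_k$ near $v_i$, and $c_l$ is the centroid of the face opposite to $v_l$. For $\varepsilon>0$ they are pushed out of $\sigma$, and $p_{ik}$ is pushed unequally across the two faces that contain $v_iv_k$; evenness makes this twist consistent. The $20$ points $v_i,p_{ik},c_l$ are distinct, since any two differ by at least $\frac1{10}$ in some coordinate at $\varepsilon=0$ and no coordinate moves by more than $\frac3{100}$. Applying the definition to $(i,l,j,k)$ and $(j,k,i,l)$, we get the following coordinates in the order $(i,j,k,l)$: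
\begin{equation}\label{eq:coords}
\begin{aligned}
p_{ik}&=(a,-2\varepsilon,\tfrac1{10},-\varepsilon), &\qquad p_{ij}&=(a,\tfrac1{10},-\varepsilon,-2\varepsilon),\\
p_{ji}&=(\tfrac1{10},a,-2\varepsilon,-\varepsilon), & c_l&=(q,q,q,-\varepsilon).
\end{aligned}
\end{equation}

We first describe the intended boundary. For each even $(i,j,k,l)$ there are three \emph{boundary triangles}
\[
c_lp_{ik}p_{ji},\qquad v_ip_{ik}p_{ij},\qquad p_{ik}p_{ij}p_{ji},
\]
and we give them the \emph{label} $j$. At $\varepsilon=0$ they lie in the face $v_iv_jv_k$ (Figure~\ref{fig:face}). The triangle $p_{ik}p_{ji}p_{kj}$ has one vertex on each side of this face, and its centroid is $c_l$ because $\frac9{10}+\frac1{10}=1$; it is divided into three triangles at $c_l$. The corner triangle $v_ip_{ik}p_{ji}$ contains $p_{ij}$ on its side $v_ip_{ji}$ and is divided into $v_ip_{ik}p_{ij}$ and $p_{ik}p_{ij}p_{ji}$. The other two corners arise by the cyclic substitution $i\to j\to k\to i$. The nine triangles so obtained are the boundary triangles of $(i,j,k,l)$, $(j,k,i,l)$ and $(k,i,j,l)$. In both faces that contain it, the edge $v_iv_j$ is divided by $p_{ij}$ and $p_{ji}$. Hence at $\varepsilon=0$ the $36$ boundary triangles form a triangulation of $\partial\sigma$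 with $20$ vertices. No boundary triangle contains two of the $v_i$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9]
\fill[gray!25] (0,0) -- (5.6,0) -- (3.5,2.02) -- (0.7,1.21) -- cycle;
\draw (0,0) -- (7,0) -- (3.5,6.06) -- cycle;
\draw (0.7,1.21) -- (5.6,0) -- (4.2,4.85) -- cycle;
\draw (3.5,2.02) -- (0.7,1.21) (3.5,2.02) -- (5.6,0) (3.5,2.02) -- (4.2,4.85);
\draw (0.7,1.21) -- (1.4,0) (5.6,0) -- (6.3,1.21) (4.2,4.85) -- (2.8,4.85);
\node[below left] at (0,0) {$v_i$}; \node[below right] at (7,0) {$v_j$}; \node[above] at (3.5,6.06) {$v_k$};
\node[below] at (1.4,0) {$p_{ij}$}; \node[below] at (5.6,0) {$p_{ji}$};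
\node[right] at (6.3,1.21) {$p_{jk}$}; \node[right] at (4.2,4.85) {$p_{kj}$};
\node[left] at (2.8,4.85) {$p_{ki}$}; \node[left] at (0.7,1.21) {$p_{ik}$};
\node[above left] at (3.5,2.02) {$c_l$};
\node at (0.7,0.4) {$j$}; \node at (2.3,0.38) {$j$}; \node at (3.3,1.15) {$j$};
\node at (6.3,0.4) {$k$}; \node at (5.5,1.8) {$k$}; \node at (4.4,2.3) {$k$};
\node at (3.5,5.25) {$i$}; \node at (2.7,3.9) {$i$}; \node at (2.7,2.6) {$i$};
\end{tikzpicture}
\caption{The nine boundary triangles in the face $v_iv_jv_k$ of $\sigma$ at $\varepsilon=0$, for $(i,j,k,l)$ even, drawn with $\frac15$ in place of $\frac1{10}$. The letter in a triangle is its label: a triangle labeled $j$ spans a tetrahedron of the ball with $v_j$. The three triangles belonging to $(i,j,k,l)$ are shaded.}\label{fig:face}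
\end{figure}

The tetrahedra are the following, where $(i,j,k,l)$ runs over the even arrangements:
\begin{gather*}
T_0=v_1v_2v_3v_4,\qquad T_1(l)=v_iv_jv_kc_l,\qquad T_5(\{i,j\})=v_iv_jp_{ij}p_{ji},\\
T_2(ijkl)=v_iv_jc_lp_{ik},\qquad T_3(ijkl)=v_jc_lp_{ik}p_{ji},\\
T_4(ijkl)=v_iv_jp_{ik}p_{ij},\qquad T_6(ijkl)=v_jp_{ik}p_{ij}p_{ji}.
\end{gather*}
The tetrahedra $T_3$, $T_4$, $T_6$ join the three boundary triangles of $(i,j,k,l)$ to the vertex $v_j$ named by their label. The others fill gaps. The label changes from $j$ to $i$ across the edge $c_lp_{ik}$ and across the edge $p_{ij}p_{ji}$, and $T_2$, $T_5$ join these edges to $v_iv_j$; the labels $i,j,k$ meet at $c_l$, and $T_1$ joins $c_l$ to $v_iv_jv_k$. The vertex sets are distinct: the arrangement is recovered from $p_{ik}$ for $T_2$, from $v_j$ and $c_l$ for $T_3$, and from the repeated first index $i$ of the points $p$ together with $v_j$ for $T_4$ and $T_6$; in $T_5$, unlike in $T_4$, the two points $p$ have different first indices. So there are $1+4+6+4\cdot12=59$ tetrahedra.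

\subsection*{Pairing of the triangles}
Fix $0<\varepsilon\le\frac1{100}$ and an even $(i,j,k,l)$. Let $\det(X,Y,Z,W)$ be the determinant of the barycentric coordinates of four points, in the order $(i,j,k,l)$. It is nonzero exactly when the points are affinely independent. For affinely independent $X,Y,Z$ it is an affine function of $W$ that vanishes exactly on the plane through $X,Y,Z$, so two points lie on opposite sides of this plane exactly when the values have opposite signs. All triangles that we have to examine contain $v_j$, and many contain $v_i$ as well. So we put
\[
[X,Y]=X_kY_l-X_lY_k=\det(v_i,v_j,X,Y),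
\]
and we let $D(X,Y,Z)=-\det(v_j,X,Y,Z)$ be the $3\times3$ determinant of the coordinates $(i,k,l)$. Expanding along the last row gives $D(X,Y,v_i)=[X,Y]$. From \eqref{eq:coords},
\begin{align*}
[v_k,c_l]&=-\varepsilon=:-\delta_1, & [c_l,p_{ik}]&=-q\varepsilon+\tfrac{\varepsilon}{10}=:-\delta_2,\\
[p_{ik},p_{ij}]&=-\tfrac{\varepsilon}5-\varepsilon^2=:-\delta_4, & [p_{ij},p_{ji}]&=\varepsilon^2-4\varepsilon^2=:-\delta_5,
\end{align*}
and $\delta_1,\delta_2,\delta_4,\delta_5>0$. In the projection $X\mapsto(X_k,X_l)$, which collapses the line $v_iv_j$ to the origin, this says that $v_k,c_l,p_{ik},p_{ij},p_{ji}$ turn around the origin in one direction. The twist is used in $\delta_5=3\varepsilon^2$: with equal pushes $p_{ij}$ and $p_{ji}$ would have the same projection and $T_5$ would be flat. Next, expanding along the first row and using $a-\frac15-2\varepsilon=\frac7{10}+\varepsilon$,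
\begin{align*}
\delta_3:=D(c_l,p_{ik},p_{ji})&=\begin{vmatrix}q&q&-\varepsilon\\ a&\frac1{10}&-\varepsilon\\ \frac1{10}&-2\varepsilon&-\varepsilon\end{vmatrix}\\
&=q\bigl(-\tfrac{\varepsilon}{10}-2\varepsilon^2\bigr)+q\bigl(a\varepsilon-\tfrac{\varepsilon}{10}\bigr)+\varepsilon\bigl(2a\varepsilon+\tfrac1{100}\bigr)\\
&=q\varepsilon\bigl(\tfrac7{10}+\varepsilon\bigr)+\varepsilon\bigl(2a\varepsilon+\tfrac1{100}\bigr)>0,\\[1ex]
\delta_6:=D(p_{ik},p_{ij},p_{ji})&=\begin{vmatrix}a&\frac1{10}&-\varepsilon\\ a&-\varepsilon&-2\varepsilon\\ \frac1{10}&-2\varepsilon&-\varepsilon\end{vmatrix}\\
&=-3a\varepsilon^2+\bigl(\tfrac{a\varepsilon}{10}-\tfrac{\varepsilon}{50}\bigr)+\bigl(2a\varepsilon^2-\tfrac{\varepsilon^2}{10}\bigr)\\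
&=\varepsilon\Bigl(a\bigl(\tfrac1{10}-\varepsilon\bigr)-\tfrac1{50}-\tfrac{\varepsilon}{10}\Bigr)\ \ge\ (0.081-0.021)\,\varepsilon>0 .
\end{align*}
Finally, expanding along the last row, $D(c_l,p_{ji},v_k)=-\bigl(-q\varepsilon+\frac{\varepsilon}{10}\bigr)=\delta_2$. The number $\delta_r$ is the absolute value of the determinant of $T_r$, so all $59$ tetrahedra are nondegenerate. Table~\ref{tab:pairing} lists the triangles that are not boundary triangles; we call them \emph{inner triangles}. Its entries follow from the values above and from the antisymmetry of $[\,\cdot,\cdot\,]$ and $D$.

\begin{table}[ht]
\centering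
\renewcommand{\arraystretch}{1.25}
\begin{tabular}{c|c|c|ccc|ccc}
row & triangle & function of $W$ & \multicolumn{3}{c|}{first, apex, value} & \multicolumn{3}{c}{second, apex, value}\\ \hline
1 & $v_iv_jv_k$ & $W_l$ & $T_0$ & $v_l$ & $+1$ & $T_1$ & $c_l$ & $-\delta_1$\\
2 & $v_iv_jc_l$ & $[c_l,W]$ & $T_1$ & $v_k$ & $+\delta_1$ & $T_2$ & $p_{ik}$ & $-\delta_2$\\
3 & $v_iv_jp_{ik}$ & $[p_{ik},W]$ & $T_2$ & $c_l$ & $+\delta_2$ & $T_4$ & $p_{ij}$ & $-\delta_4$\\
4 & $v_iv_jp_{ij}$ & $[p_{ij},W]$ & $T_4$ & $p_{ik}$ & $+\delta_4$ & $T_5$ & $p_{ji}$ & $-\delta_5$\\
5 & $v_jc_lp_{ik}$ & $D(c_l,p_{ik},W)$ & $T_2$ & $v_i$ & $-\delta_2$ & $T_3$ & $p_{ji}$ & $+\delta_3$\\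
6 & $v_jc_lp_{ji}$ & $D(c_l,p_{ji},W)$ & $T_2'$ & $v_k$ & $+\delta_2$ & $T_3$ & $p_{ik}$ & $-\delta_3$\\
7 & $v_jp_{ik}p_{ji}$ & $D(p_{ik},p_{ji},W)$ & $T_3$ & $c_l$ & $+\delta_3$ & $T_6$ & $p_{ij}$ & $-\delta_6$\\
8 & $v_jp_{ik}p_{ij}$ & $D(p_{ik},p_{ij},W)$ & $T_4$ & $v_i$ & $-\delta_4$ & $T_6$ & $p_{ji}$ & $+\delta_6$\\
9 & $v_jp_{ij}p_{ji}$ & $D(p_{ij},p_{ji},W)$ & $T_5$ & $v_i$ & $-\delta_5$ & $T_6$ & $p_{ik}$ & $+\delta_6$
\end{tabular}
\caption{The inner triangles belonging to an even arrangement $(i,j,k,l)$. Each row gives an affine function that vanishes on the triangle, two tetrahedra that contain the triangle, the vertex (apex) of each opposite to the triangle, and the value of the function there. Here $T_1=T_1(l)$, $T_5=T_5(\{i,j\})$, $T_r=T_r(ijkl)$ for $r=2,3,4,6$, and $T_2'=T_2(jkil)=v_jv_kc_lp_{ji}$.}\label{tab:pairing}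
\end{table}

\begin{lemma}\label{lem:pairing}
Let $0<\varepsilon\le\frac1{100}$. Every triangle of one of the $59$ tetrahedra is either an inner triangle, and then it is a face of exactly two of the tetrahedra, which lie on opposite sides of it, or one of the $36$ boundary triangles, and then it is a face of exactly one. Every tetrahedron has at most one boundary triangle, and the vertex opposite to it is one of $v_1,\dots,v_4$.
\end{lemma}

\begin{proof}
\emph{Every triangle is listed with its tetrahedron.} We omit the vertices of each tetrahedron one at a time. The triangles of $T_0$ are in row 1. Those of $T_1(l)$ are in row 1 and in row 2 for $(i,j,k,l)$, $(j,k,i,l)$, $(k,i,j,l)$. Those of $T_2(ijkl)$ are in rows 2, 3, 5, and $v_ic_lp_{ik}$ is in row 6 for $(k,i,j,l)$, where the tetrahedron $T_2'$ is $T_2(ijkl)$. The tetrahedron $T_3$ has rows 5, 6, 7 and the boundary triangle $c_lp_{ik}p_{ji}$; $T_4$ has rows 3, 4, 8 and $v_ip_{ik}p_{ij}$; $T_6$ has rows 7, 8, 9 and $p_{ik}p_{ij}p_{ji}$. The triangles of $T_5(\{i,j\})$ are in rows 4 and 9, each for $(i,j,k,l)$ and for $(j,i,l,k)$. In every case the tetrahedron is one of the two named in the row.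

\emph{Different rows and kinds have different vertex sets.} Sort the triangles by the letters of their vertices. The types $vvv$, $vvc$, $cpp$, $ppp$ each occur in one row or kind only. For $vvp$, the second index of $p$ is the index of one of the two $v$ in row 4 and not in row 3. For $vcp$, the first index of $p$ is the index of $v$ in row 6 and not in row 5. For $vpp$, the two points $p$ have different first indices in rows 7 and 9, and they carry the same pair of indices in row 9 only; they have the same first index in row 8 and in $v_ip_{ik}p_{ij}$, and it equals the index of $v$ in the latter only.

\emph{The vertex set determines the arrangement} in rows 2--9 and in each boundary kind; it suffices to recover two entries. In row 2 we read off $l$ and $\{i,j\}$, hence $k$. In rows 3--6 the point $p$ gives two entries. In rows 7, 8, 9 the vertex $v_j$ gives $j$, and $i$ is the second index of the point $p$ with first index $j$ (rows 7, 9) or the common first index (row 8). In $c_lp_{ik}p_{ji}$ we read off $l$ and the index $i$ common to both points $p$; in $v_ip_{ik}p_{ij}$, the index $i$ and the missing index $l$; in $p_{ik}p_{ij}p_{ji}$, the repeated first index $i$ and the other first index $j$. Row 1 depends on $l$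 only.

Consequently an inner triangle lies in the two tetrahedra of its row and in no other, and the signs in the row put them on opposite sides; a boundary triangle lies in one tetrahedron, opposite to $v_j$. There are $4+8\cdot12=100$ inner triangles, in agreement with $59\cdot4=2\cdot100+36$.
\end{proof}

\subsection*{The tetrahedra form a ball}
To apply Lemma~\ref{lem:gluing} we need a region $\Omega$ whose boundary contains the boundary triangles. Take $O$ as the origin. By Lemma~\ref{lem:coning} the cones over the boundary triangles and their faces form a complete simplicial fan at $\varepsilon=0$, and by Lemma~\ref{lem:perturb} the same holds, with the same complex, for all small $\varepsilon>0$. Fix such an $\varepsilon$. Let $S$ be the set of the boundary triangles and their faces, and for $G\in S$ let $K_G$ be the cone with apex $O$ over $G$. On the cone over a triangle $G=xyz$ let $\ell(\alpha x+\beta y+\gamma z)=\alpha+\beta+\gamma$. These linear functions agree on common faces of cones and define a continuous function $\ell$ on $\mathbb{R}^3$ that is positive outside $O$ and satisfies $\ell(ty)=t\,\ell(y)$ for $t\geq0$. We have $G=K_G\cap\{\ell=1\}$ for all $G\in S$, so $S$ is a geometric simplicial complex with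 $|S|=\{\ell=1\}$. Put $P=\{\ell\le1\}$. The map $h(y)=\ell(y)\,y/\|y\|$, $h(O)=O$, is a homeomorphism of $\mathbb{R}^3$ that takes $P$ to the closed unit ball and $|S|$ to the unit sphere. In particular $\partial P=|S|$, and both $\operatorname{int}P$ and $\mathbb{R}^3\setminus P$ are connected.

\begin{lemma}\label{lem:ball}
For all sufficiently small $\varepsilon>0$ the $59$ tetrahedra and their faces form a geometric simplicial complex $C$ with $|C|=P$.
\end{lemma}

\begin{proof}
The boundary triangles lie in $|S|$, so by Lemma~\ref{lem:pairing} condition $(*)$ of Lemma~\ref{lem:gluing} holds for $\Omega=\mathbb{R}^3\setminus P$ and for $\Omega=\operatorname{int}P$. The constant outside is $0$, since far points lie in no tetrahedron. To find the constant inside we cross $|S|$. Let $G$ be a boundary triangle, $\tau_G$ its tetrahedron, and $w\in\operatorname{relint}G$ a point on no edge of any of the tetrahedra. A small ball about $w$ lies in $K_G$, where the plane of $G$ separates $\operatorname{int}P$ from $\mathbb{R}^3\setminus P$. Near $w$ the tetrahedron $\tau_G$ contributes $1$ to $\nu$ on one side of $G$ and $0$ on the other. Any other tetrahedron containing $w$ has $w$ in its interior or in the relative interior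 of a unique triangle $H$. This $H$ is an inner triangle, because $w$ lies in no boundary triangle other than $G$, and $G$ is a face of $\tau_G$ only. So these tetrahedra are paired as in the proof of Lemma~\ref{lem:gluing}(i), and they contribute equally on both sides. The two constants therefore differ by $1$, and the constant inside is $1$.

If the interior of a tetrahedron met the open set $\mathbb{R}^3\setminus P$, there would be a generic point with $\nu\ge1$ outside $P$. So all interiors lie in $P$, hence in $\operatorname{int}P$, and all tetrahedra lie in $P$. By Lemma~\ref{lem:gluing}(ii) they cover $\operatorname{int}P$ and hence its closure $P$. For $y\in P$ let $U$ be the preimage under $h$ of a small open ball about $h(y)$. Then $U\cap\operatorname{int}P$ is the preimage of an intersection of two balls, which is convex, so it is connected. Lemma~\ref{lem:gluing}(iii) and (C1) finish the proof.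
\end{proof}

\section{A collar around the ball}\label{sec:collar}

The ball $C$ has to become part of a triangulation of a large region, and none of its simplices may be subdivided, or Lemma~\ref{lem:pairing} is lost. The standard way to triangulate the outside of a polyhedron cuts space by planes and subdivides the boundary of the polyhedron. We therefore add a buffer zone whose outer surface may be subdivided freely. The buffer must have thickness zero at the $v_i$, where several balls will touch.

Keep $O$ as the origin. For $\mu>0$ put $x^+=(1+\mu)x$ for the $16$ vertices $x=p_{ik},c_l$, and $v_i^+=v_i$. For $G\in S$ let $G^+$ be the simplex with the vertices $x^+$, $x$ a vertex of $G$; it spans the same cone $K_G$. On the cone over a triangle $xyz$ let $\ell^+$ be the linear function with value $1$ at $x^+,y^+,z^+$: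
\[
\ell^+(\alpha x+\beta y+\gamma z)=\frac{\alpha+\beta+\gamma}{1+\mu}\quad\text{or}\quad\alpha+\frac{\beta+\gamma}{1+\mu},
\]
the second form applying when $x$ is one of the $v_i$; recall that a boundary triangle has at most one such vertex. As for $\ell$, the simplices $G^+$ form a geometric simplicial complex $S^+$, and $|S^+|=\{\ell^+=1\}$ is the boundary of $P^+=\{\ell^+\le1\}$. We have $\ell^+\le\ell$, with equality only on the rays through the $v_i$. Hence $P\subseteq P^+$, and a point of $P\cap|S^+|$ satisfies $\ell\le1=\ell^+\le\ell$, so that
\begin{equation}\label{eq:touch}
P\cap|S^+|=\{v_1,v_2,v_3,v_4\}.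
\end{equation}
If a boundary triangle contained an edge $v_iv_j$, this edge would lie in both $|S|$ and $|S^+|$, and \eqref{eq:touch} would fail.

For nonempty $G\in S$ put $[G]=K_G\cap\{\ell\ge1\ge\ell^+\}$. Each ray in $K_G$ meets $[G]$ in the segment between its points on $G$ and on $G^+$, and $[G]$ is convex; so $[G]=\operatorname{conv}(G\cup G^+)$. For a triangle $G$ this is a frustum, or a pyramid with apex $v_i$ over a quadrilateral. Note that $[v_i]=v_i$.

\begin{lemma}\label{lem:collar}
The simplices of $C$, the simplices of $S^+$ and the polytopes $[G]$, $G\in S$, form a polyhedral complex $\widehat C$ with $|\widehat C|=P^+$. The nonempty faces of $[G]$ are the sets $G'$, $G'^+$ and $[G']$, where $G'$ is a nonempty face of $G$.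
\end{lemma}

\begin{proof}
Let $G=xyz$ be a triangle. The polytope $[G]$ is defined by $\alpha,\beta,\gamma\ge0$, $\ell\ge1$, $\ell^+\le1$, and its faces arise by turning some of these inequalities into equations. Setting some of $\alpha,\beta,\gamma$ to zero gives $[G']$; adding $\ell=1$ gives $G'$; adding $\ell^+=1$ gives $G'^+$; adding both gives a vertex $v_i$ or the empty set by \eqref{eq:touch}. For a face $G'$ of $G$, the faces of $[G']$ are the faces of $[G]$ that lie in $K_{G'}$. This proves the second assertion. For triangles $G,H$ we have $K_G\cap K_H=K_{G\cap H}$, so $[G]\cap[H]$ is $[G\cap H]$, or empty if $G\cap H=\emptyset$. For $\rho\in C$ we have $[G]\cap\rho=([G]\cap P)\cap\rho=G\cap\rho$, a common face of $G$ and $\rho$ by Lemma~\ref{lem:ball}. Now (C1) applies, and $P\cup\bigcup[G]=P^+$.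
\end{proof}

The set $P^+$ sticks out of $\sigma$, but only slightly, both in position and in direction as seen from a vertex of $\sigma$.

\begin{lemma}\label{lem:thin}
Let $U\supseteq\sigma$ be open. For $i=1,\dots,4$ let $U_i\subseteq\mathbb{R}^3\setminus\{0\}$ be an open set that is invariant under multiplication by positive numbers and contains $\operatorname{pos}(\sigma-v_i)\setminus\{0\}$. Then for all sufficiently small $\varepsilon,\mu>0$ we have $P^+\subseteq U$ and $P^+\setminus\{v_i\}\subseteq v_i+U_i$ for all $i$.
\end{lemma}

\begin{proof}
The set $P^+$ lies in the convex hull of the points $x$ and $x^+$, $x$ a vertex of $S$. These points depend continuously on $(\varepsilon,\mu)$, and at $(0,0)$ they lie in $\sigma$. This gives $P^+\subseteq U$. Fix $i$, and let $H_i$ be the convex hull of the points $x,x^+$ with $x\neq v_i$. At $(0,0)$ these points lie in $\sigma\setminus\{v_i\}$, which is convex because $v_i$ is a vertex of $\sigma$. So $H_i$ is a compact subset of the open set $v_i+U_i$, and this persists for small parameters. A point of $P^+$ has the form $v_i+t(y-v_i)$ with $y\in H_i$ and $0\le t\le1$. If it is not $v_i$, then $t>0$, and it lies in $v_i+U_i$.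
\end{proof}

\section{More tetrahedra than points}\label{sec:needles}

Each ball has four vertices in $V^*$, and two balls may share a vertex but nothing else. So we need a family of tetrahedra in $\mathbb{R}^3$ that meet at most in common vertices and outnumber their vertices. The combinatorial pattern is supplied by the grid $\Gamma=\{0,1,2,3\}^d$. A \emph{line of direction $m$} is a set of four points of $\Gamma$ that agree in all coordinates except the $m$-th. There are $4^d$ points and $d\,4^{d-1}$ lines, and two distinct lines have at most one common point. A generic linear map to $\mathbb{R}^3$ sends the lines to segments, and bending each segment slightly along a twisted cubic turns its four points into the vertices of a thin tetrahedron.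

The difficulty is at a common grid point, which may be an inner point of both segments. In the simplest case the segments lie on the first two coordinate axes and cross at the origin. Bend one up, to the points $(s,0,\eta s^2)$, and the other down, to the points $(0,s,-\eta s^2)$. The plane spanned by the two directions then meets each of the two convex hulls in the origin only and separates them. With $d$ directions $e_1,\dots,e_d$ we need bending vectors $u_1,\dots,u_d$ such that for every pair $m\neq m'$ the vectors $u_m$ and $u_{m'}$ point to opposite sides of the plane spanned by $e_m$ and $e_{m'}$. A circle provides them: at the two endpoints of a chord, the tangent vectors of an oriented circle point to opposite sides of the chord.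

\begin{lemma}\label{lem:needles}
Let $d\ge3$. There are $4^d$ points in $\mathbb{R}^3$ and $d\,4^{d-1}$ nondegenerate tetrahedra with vertices among them, each point being a vertex, such that any two of the tetrahedra are disjoint or meet in exactly one point, which is a common vertex.
\end{lemma}

\begin{proof}
For distinct angles $\varphi_1,\dots,\varphi_d\in[0,2\pi)$ let
\[
e_m=(-\sin\varphi_m,\cos\varphi_m,1),\qquad u_m=(\cos\varphi_m,\sin\varphi_m,0),\qquad w=(0,0,1).
\]
Then $\det(e_m,u_m,w)=-1$. Writing $c,s$ and $c',s'$ for the cosine and sine of $\varphi_m$ and $\varphi_{m'}$, where $m\neq m'$, we have $e_m\times e_{m'}=(c-c',\,s-s',\,\ast)$, and therefore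
\begin{equation}\label{eq:theta}
\langle u_m,e_m\times e_{m'}\rangle=\theta,\quad\langle u_{m'},e_m\times e_{m'}\rangle=-\theta,\quad \theta=1-\cos(\varphi_m-\varphi_{m'})>0 .
\end{equation}

\emph{Choice of the angles.} We require that for all $m\ne m'$ and all integers $\delta_r\in[-3,3]$, $r\notin\{m,m'\}$, not all zero,
\begin{equation}\label{eq:generic}
\sum_{r\neq m,m'}\delta_re_r\notin\operatorname{span}(e_m,e_{m'}).
\end{equation}
Fix $m,m',\delta$ and an index $r$ with $\delta_r\ne0$. If all angles but $\varphi_r$ are given, the failure of \eqref{eq:generic} says that $\langle e_r,e_m\times e_{m'}\rangle$ has a prescribed value. Since $(c-c',s-s')\ne0$, this is the equation of a line in the plane of the circle on which $e_r$ moves, and it holds for at most two values of $\varphi_r$. So each of the finitely many conditions fails only on a set of angles of measure zero. Fix angles that satisfy all of them.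

\emph{The tetrahedra.} For $\eta\geq0$ let
\[
\gamma_m(s)=s\,e_m+\eta s^2u_m+\eta^2s^3w,\qquad f(x)=\sum_{m=1}^d\gamma_m(x_m)\quad(x\in\Gamma),
\]
and for a line $L$ let $\sigma_L=\operatorname{conv}f(L)$. If $L$ has direction $m$, then $\sigma_L$ is a translate of the convex hull of $\gamma_m(0),\dots,\gamma_m(3)$. For $\eta>0$ these points have the coordinates $(s,s^2,s^3)$ in the basis $e_m,\eta u_m,\eta^2w$, and they are affinely independent because the Vandermonde determinant of $0,1,2,3$ is nonzero. For $\eta=0$ the set $\sigma_L$ is a segment parallel to $e_m$.

\emph{Disjoint lines.} Let $L\cap L'=\emptyset$, and suppose that the segments meet at $\eta=0$. Let $\delta_r$ be the difference of the $r$-th coordinates, for those $r$ that are constant on both lines. If the directions are $m\neq m'$, then $\sum_{r\ne m,m'}\delta_re_r\in\operatorname{span}(e_m,e_{m'})$, and the $\delta_r$ are not all zero, since two lines of directions $m\neq m'$ that agree in all other coordinates have a common grid point. This contradicts \eqref{eq:generic}. If both directions are $m$, then $\sum_{r\neq m}\delta_re_r\in\mathbb{R}e_m$ and $\delta_{r_0}\neq0$ for some $r_0$. As $d\ge3$, there is an index $m'\notin\{m,r_0\}$, and moving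 the term $\delta_{m'}e_{m'}$ to the other side contradicts \eqref{eq:generic} again. So the segments are disjoint compact sets, and $\sigma_L\cap\sigma_{L'}=\emptyset$ for small $\eta>0$.

\emph{Intersecting lines.} Let $L\cap L'=\{x\}$, with directions $m\ne m'$, and put $s=x_m$, $s'=x_{m'}$. Suppose that $f(x)+z\in\sigma_L\cap\sigma_{L'}$ with $z\neq0$. Then $z=\sum_{t\neq s}\alpha_t\bigl(\gamma_m(t)-\gamma_m(s)\bigr)$ with $\alpha_t\ge0$, not all zero. Put
\[
A=\sum\alpha_t(t-s),\qquad N=\sum\alpha_t(t-s)^2>0,\qquad R=\sum\alpha_t(t^3-s^3).
\]
Since $t^2-s^2=(t-s)^2+2s(t-s)$ and $(t-s)^2\geq1$,
\[
z=A\,(e_m+2\eta s\,u_m)+\eta N\,u_m+\eta^2R\,w,\qquad |R|\le27\sum\alpha_t\le27N .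
\]
In the same way $z=A'(e_{m'}+2\eta s'u_{m'})+\eta N'u_{m'}+\eta^2R'w$ with $N'>0$ and $|R'|\le27N'$. The separating plane is now spanned by the two corrected directions. Take inner products with its normal $n_\eta=(e_m+2\eta s\,u_m)\times(e_{m'}+2\eta s'u_{m'})$ and divide by $\eta$:
\[
N\langle u_m,n_\eta\rangle+\eta R\langle w,n_\eta\rangle=N'\langle u_{m'},n_\eta\rangle+\eta R'\langle w,n_\eta\rangle .
\]
The left side is at least $N\bigl(\langle u_m,n_\eta\rangle-27\eta\,\|n_\eta\|\bigr)$ and the right side is at most $N'\bigl(\langle u_{m'},n_\eta\rangle+27\eta\,\|n_\eta\|\bigr)$. As $\eta\to0$ we have $n_\eta\to e_m\times e_{m'}$, so by \eqref{eq:theta} the two brackets tend to $\theta$ and $-\theta$. For small $\eta$, depending only on $m,m',s,s'$, the left side is positive and the right side negative, a contradiction. Hence $\sigma_L\cap\sigma_{L'}=\{f(x)\}$.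

\emph{The map $f$ is injective.} If $x\ne y$ lie on a line, $f(x)$ and $f(y)$ are different vertices of a nondegenerate tetrahedron. Otherwise the lines of direction $1$ through $x$ and $y$ are disjoint, and so are their tetrahedra.
\end{proof}

\section{The fan in dimension four}\label{sec:assembly}

Let $d\ge5$, let $\mathcal{F}$ be the family of $N=d\,4^{d-1}$ tetrahedra of Lemma~\ref{lem:needles}, and let $V^*$ be the set of their $4^d$ vertices. For $\sigma\in\mathcal{F}$ we write $C_\sigma,S_\sigma,S^+_\sigma,P^+_\sigma,\widehat C_\sigma$ for the objects of Sections~\ref{sec:ball} and~\ref{sec:collar} built on $\sigma$.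

\subsection*{Separating the balls}
Suppose that $\sigma\cap\sigma'=\{v\}$. The sets $\sigma-v$ and $\sigma'-v$ are convex and contain $0$, so small positive multiples of a vector in $\operatorname{pos}(\sigma-v)\cap\operatorname{pos}(\sigma'-v)$ lie in both; hence this intersection is $\{0\}$. The two closed cones meet the unit sphere in disjoint compact sets, these have disjoint open neighborhoods in the sphere, and the positive multiples of the neighborhoods are disjoint open sets as in Lemma~\ref{lem:thin}. For each $\sigma$ and each vertex $v$ of $\sigma$ intersect the finitely many sets obtained in this way. For each pair of disjoint tetrahedra choose disjoint open neighborhoods, and for each $\sigma$ intersect the neighborhoods chosen for it. By Lemma~\ref{lem:thin}, for small $\varepsilon,\mu>0$,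
\begin{equation}\label{eq:separate}
P^+_\sigma\cap P^+_{\sigma'}=\sigma\cap\sigma'\ \text{ is empty or a common vertex of }\sigma\text{ and }\sigma'\qquad(\sigma\neq\sigma').
\end{equation}
Fix such $\varepsilon,\mu$, and let $B\subset\mathbb{R}^3$ be a tetrahedron whose interior contains $0$ and all $P^+_\sigma$.

\begin{lemma}\label{lem:extend}
There is a triangulation $T$ of $B$ that contains every $C_\sigma$ as a subcomplex.
\end{lemma}

\begin{proof}
\emph{An auxiliary triangulation.} For each triangle of each $S^+_\sigma$ take its plane and, through each of its three edges, one further plane. These finitely many planes cut $B$ into a polyhedral complex: its cells are the closures of the nonempty sets of points of the relative interior of a face of $B$ that have a prescribed position (on, or on a given side) with respect to each plane. Every simplex of $S^+_\sigma$ is an intersection of some of the planes and closed half-spaces bounded by them, so it is a union of cells. Let $\mathcal{A}$ be the barycentric subdivision of this complex. It is a triangulation of $B$ in which every simplex of every $S^+_\sigma$ is a union of simplices. Let $\mathcal{A}_\sigma$ be the subcomplex of simplices contained in $|S^+_\sigma|$;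 it subdivides $S^+_\sigma$.

\emph{Outside the collars.} The interior of a tetrahedron of $\mathcal{A}$ is connected and misses every $|S^+_\sigma|=\partial P^+_\sigma$. So it lies in some $\operatorname{int}P^+_\sigma$ or is disjoint from all $P^+_\sigma$. Let $W$ consist of the tetrahedra of the second kind and their faces. The closed set $|W|\cup\bigcup P^+_\sigma$ contains the interiors of all tetrahedra of $\mathcal{A}$, so it equals $B$. The open set $\operatorname{int}P_\sigma^+$ misses the interiors of the tetrahedra of $W$, hence also their closures, and so $|W|\cap P^+_\sigma\subseteq|S^+_\sigma|$.

\emph{Inside the collars.} We subdivide $\widehat C_\sigma$ into a triangulation $C'_\sigma$ of $P^+_\sigma$. Keep the simplices of $C_\sigma$, and replace $S^+_\sigma$ by $\mathcal{A}_\sigma$. By \eqref{eq:touch} only the vertices of $\sigma$ belong to both, so the two rules do not conflict. The remaining cells are the $[G]$ with $G\in S_\sigma$ not a vertex of $\sigma$; treat them in the order of increasing dimension. By Lemma~\ref{lem:collar} the proper faces of $[G]$ are already triangulated, compatibly, when $[G]$ is treated. Triangulate $[G]$ by joining a point of its relative interior to all simplices in its relative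 boundary; this is a triangulation because $[G]$ is convex. The result $C'_\sigma$ contains $C_\sigma$ and $\mathcal{A}_\sigma$.

\emph{The union.} Let $T=W\cup\bigcup_\sigma C'_\sigma$. It covers $B$. Two simplices of $W$, or of the same $C'_\sigma$, meet in a common face. Simplices of $C'_\sigma$ and $C'_{\sigma'}$ with $\sigma\neq\sigma'$ meet at most in a point $v$ by \eqref{eq:separate}; this point is a vertex of both complexes, hence a vertex of every simplex of them that contains it. Finally let $t\in W$, $\rho\in C'_\sigma$ and $y\in t\cap\rho$. Then $y\in|S^+_\sigma|$; let $s\in\mathcal{A}_\sigma$ have $y$ in its relative interior. Since $s,t\in\mathcal{A}$ and $s,\rho\in C'_\sigma$, the simplex $s$ is a face of $t$ and of $\rho$. By (C2), $t\cap\rho$ is a common face.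
\end{proof}

\subsection*{The fan}
In $\mathbb{R}^4=\mathbb{R}^3\times\mathbb{R}$ let $Q$ be the $4$-simplex with base $B\times\{1\}$ and apex $-e_4=(0,-1)$. The origin lies strictly between the apex and the point $(0,1)$, which is in the relative interior of the base, so $0\in\operatorname{int}Q$. The simplices of $T$ contained in $\partial B$ triangulate $\partial B$: if $y\in\partial B$ lies in the relative interior of $s\in T$, then $s$ lies in every facet of $B$ that contains $y$. The boundary of $Q$ consists of the base and the segments from the apex to the points of $\partial B\times\{1\}$, and two such segments meet only in the apex. Hence the simplices $s\times\{1\}$, $s\in T$, the apex, and the simplices $\operatorname{conv}\bigl((s\times\{1\})\cup\{-e_4\}\bigr)$, $s\in T$, $s\subseteq\partial B$, form a triangulation of $\partial Q$. By Lemma~\ref{lem:coning} the cones over them form a complete simplicial fan $\Sigma_d$ in $\mathbb{R}^4$, and $T$ is a subcomplex of $\Delta(\Sigma_d)$.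

\begin{proposition}\label{prop:four}
In every order of the facets of $\Sigma_d$ at least $(d-4)\,4^{d-1}-1$ indices $j\ge2$ are not good.
\end{proposition}

\begin{proof}
The $59$ tetrahedra of $C_\sigma$ are facets of $\Delta(\Sigma_d)$, and by \eqref{eq:separate} these sets of facets are disjoint for different $\sigma$. By Lemma~\ref{lem:pairing}, an inner triangle lies in two tetrahedra of $C_\sigma$, and these are its two facets in $\Delta(\Sigma_d)$; each tetrahedron has at most one boundary triangle, and the opposite vertex is a vertex of $\sigma$, hence in $V^*$. So we have $N$ pairwise disjoint cores relative to $V^*$, and Proposition~\ref{prop:cores} gives the bound $N-|V^*|-1=d\,4^{d-1}-4^d-1=(d-4)\,4^{d-1}-1$.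
\end{proof}

For $d=5$ there are $1280$ cores and $1024$ vertices in $V^*$, so at least $255$ indices are not good in every order, and $\Delta(\Sigma_5)$ is not shellable. For $d\le4$ the bound would be negative; as $d\to\infty$ it is unbounded.

\section{Higher dimensions and rational fans}\label{sec:higher}

To pass to $n\ge5$ we make $\Delta(\Sigma_d)$ the link of a face in a larger fan and show that failures in the link are failures in the fan. Let $\Sigma'$ consist of the products $\rho\times\rho_5\times\dots\times\rho_n\subseteq\mathbb{R}^4\times\mathbb{R}^{n-4}$ with $\rho\in\Sigma_d$ and $\rho_m\in\{\{0\},\mathbb{R}_{\ge0},\mathbb{R}_{\le0}\}$. Such a product is the simplicial cone spanned by the generators of $\rho$ and some vectors $\pm e_m$, its faces are the products of faces, and intersections are taken factor by factor. So $\Sigma'$ is a complete simplicial fan in $\mathbb{R}^n$. Let $F=\{e_5,\dots,e_n\}$, a simplex of $\Delta(\Sigma')$. The facets of $\Delta(\Sigma')$ that contain $F$ are the sets $\tau=\bar\tau\cup F$ with $\bar\tau$ a facet of $\Delta(\Sigma_d)$. An order of the facets of $\Sigma'$ thus induces an order of the facets of $\Sigma_d$.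

\begin{lemma}\label{lem:link}
Let $\tau_j\supseteq F$ be a facet of $\Sigma'$ that is not the first facet containing $F$. If $j$ is good, then the index of $\bar\tau_j$ in the induced order is good.
\end{lemma}

\begin{proof}
We use Lemma~\ref{lem:local}(ii). Let $H\subseteq\bar\tau_j$ be old in the induced order, that is, $H\cup F\subseteq\tau_i$ for some $i<j$. Then $H\cup F$ is an old face of $\tau_j$, so it lies in an old wall $\tau_j\setminus\{v\}$, where $v\notin H\cup F$. This wall is contained in a facet $\tau_{k}$ with $k<j$, and $\tau_k\supseteq F$. Hence $\bar\tau_j\setminus\{v\}\subseteq\bar\tau_k$ is an old wall of $\bar\tau_j$ that contains $H$.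
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(a)]
Given $M$, choose $d\ge5$ with $(d-4)\,4^{d-1}-1\ge M$. For $n=4$ take $\Sigma_d$ and apply Proposition~\ref{prop:four}. For $n\ge5$ take $\Sigma'$. In the induced order at least $M$ facets $\bar\tau_j$, none of them the first, have an index that is not good. For each of them $j\ge2$, and $j$ is not good by Lemma~\ref{lem:link}. In both cases Lemma~\ref{lem:perturb} allows us to move the generators of the rays to nearby vectors of $\mathbb{Q}^n$ without changing the complex, and by Lemma~\ref{lem:local}(ii) goodness depends only on the complex and the order.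
\end{proof}

\begin{thebibliography}{1}

\bibitem{question}
\emph{A simplicial polyhedral fan $\Sigma\subseteq\mathbb{R}^n$ is a collection of simplicial polyhedral cones $\{\alpha_1v_1+\dots+\alpha_rv_r:\alpha_r\geq0\}$},
\texttt{https://math.techqa.club/simplicial-polyhedral-fans-and-shellability-4731507}.

\end{thebibliography}
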